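\title{How much of a group can $n$ cosets cover?}

\begin{abstract}
We prove that $n$ cosets of subgroups of a finite group $G$ either cover $G$ or miss at least $|G|/2^n$ of its elements. This confirms a conjecture, and the constant is best possible. More generally, remove $m_j$ left cosets of a subgroup $H_j$ for $j=1,\dots,r$ from an arbitrary group $G$. If the remaining set $R$ is nonempty, then $G$ is a union of at most $N=\prod_j(m_j+1)$ left translates of $R$. For finite $G$ this gives $|R|\ge |G|/N$. This bound is sharp, and equality forces $R$ to be a coset of a subgroup of index $N$. The proof attaches to each translate of $R$ a function supported exactly on it and compares the number of independent functions with the dimension of a space that contains them all.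
\end{abstract}

\section{The question and the results}\label{sec:intro}

Throughout, a coset is a left coset $gH=\{gh:h\in H\}$ of a subgroup $H$ of a group $G$, and $G/H$ is the set of left cosets of $H$. Right cosets are included, because $Hg=g(g^{-1}Hg)$ is a left coset of the subgroup $g^{-1}Hg$.

Let $G$ be finite and let $g_1H_1,\dots,g_nH_n$ be cosets of subgroups of $G$. They may cover $G$, as the two cosets of a subgroup of index $2$ do. Suppose that they do not. How small can the uncovered set
\[
R=G\setminus(g_1H_1\cup\dots\cup g_nH_n)
\]
be, as a fraction of $G$? A single coset that is not all of $G$ belongs to a subgroup of index at least $2$, so for $n=1$ at least half of $G$ is left. Size alone gives nothing more: two subsets of $G$ with $|G|/2$ elements each and exactly one common element miss only one element. Cosets are more rigid, and the following family shows what they can achieve.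

\begin{example}\label{ex:cube}
Let $G=(\mathbb Z/2)^n$, let $H_k=\{v:v_k=0\}$, and take the cosets $\{v:v_k=1\}$ for $k=1,\dots,n$. Their union misses only the vector $0$, so $|R|=1=|G|/2^n$.
\end{example}

It is known that for every $n$ there is a constant $\gamma_n<1$, depending only on $n$, such that $n$ cosets in a finite group $G$ either cover $G$ or cover at most $\gamma_n|G|$ elements; in special cases $\gamma_n=(2^n-1)/2^n$ is known to be the best possible constant. The conjecture posed in \cite{problem} is that $\gamma_n=(2^n-1)/2^n$ works for all finite groups.

The guess is natural. If $R\ne\emptyset$, every $H_k$ is proper, so a uniformly random element avoids $g_kH_k$ with probability $1-1/[G:H_k]\ge 1/2$. If these $n$ events were independent, as they are in Example~\ref{ex:cube}, the element would avoid all cosets with probability at least $2^{-n}$. This is not a proof, since the dependence can go the wrong way: two distinct cosets of a subgroup of index $3$ leave a fraction $1/3$, which is less than $(2/3)^2$. The conjecture is nevertheless true.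

\begin{theorem}\label{thm:main}
Let $G$ be a finite group, $H_1,\dots,H_n\le G$, $g_1,\dots,g_n\in G$, and $R=G\setminus(g_1H_1\cup\dots\cup g_nH_n)$. If $R\ne\emptyset$, then $|R|\ge|G|/2^n$. Equivalently, $|g_1H_1\cup\dots\cup g_nH_n|\le\frac{2^n-1}{2^n}|G|$. The constant is best possible for every $n$.
\end{theorem}

Our proof does not use the existence of $\gamma_n$. It gives more when several cosets belong to the same subgroup. If $m$ distinct cosets of one subgroup of index $d$ do not cover $G$, then $d\ge m+1$, and the uncovered fraction is $1-m/d\ge 1/(m+1)$. So one expects a family of $m$ cosets of one subgroup to contribute the factor $1/(m+1)$ in place of $2^{-m}$. The next theorem confirms this, in a form that makes sense in infinite groups.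

Recall that an \emph{algebra} $\mathcal B$ of subsets of $G$ contains $G$ and is closed under complements and finite unions; it is \emph{left-translation-invariant} if $xB\in\mathcal B$ for all $x\in G$ and $B\in\mathcal B$. A \emph{left-invariant finitely additive probability measure} on such an algebra is a map $\mu:\mathcal B\to[0,1]$ with $\mu(G)=1$, with $\mu(B\cup B')=\mu(B)+\mu(B')$ for disjoint $B,B'$, and with $\mu(xB)=\mu(B)$. For finite $G$ the basic example is $\mu(B)=|B|/|G|$ on all subsets.

\begin{theorem}\label{thm:grouped}
Let $G$ be any group, possibly infinite. Let $H_1,\dots,H_r\le G$ be arbitrary subgroups, and for each $j$ let $\mathcal A_j\subseteq G/H_j$ be a set of $m_j<\infty$ left cosets of $H_j$. Put $N=\prod_{j=1}^r(m_j+1)$, and let $R$ be the complement in $G$ of the union of all cosets in $\mathcal A_1,\dots,\mathcal A_r$. Assume $R\ne\emptyset$.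
\begin{enumerate}
\item[(i)] $G$ is a union of at most $N$ left translates of $R$. In particular, if $G$ is finite, then $|R|\ge|G|/N$. More generally, $\mu(R)\ge1/N$ for every left-invariant finitely additive probability measure $\mu$ on a left-translation-invariant algebra of subsets of $G$ that contains $R$.
\item[(ii)] For all $m_1,\dots,m_r\ge1$ the constant $1/N$ is best possible. Indeed, let $G$ be any finite group with a chain $G=K_0>K_1>\dots>K_r=K$ with $[K_{j-1}:K_j]=m_j+1$, put $H_j=K_j$, and let $\mathcal A_j$ be the set of left cosets of $K_j$ contained in $K_{j-1}\setminus K_j$. Then $R=K$ and $|R|=|G|/N$.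
\item[(iii)] If $G$ is finite and $|R|=|G|/N$, then $R=gK$ for some $g\in G$ and some subgroup $K\le G$ of index exactly $N$. Moreover $K\le H_j$ for all $j$ with $m_j\ge1$, so each such index $[G:H_j]$ divides $N$.
\end{enumerate}
\end{theorem}

The subgroups $H_j$ need not be distinct. To compare the two bounds, note that
\begin{equation}\label{eq:binom}
2^m=\sum_{i=0}^m\binom mi\ge 1+m\qquad(m\ge0),
\end{equation}
with equality if and only if $m\le1$. Hence for $n=\sum_jm_j$ cosets we have $N\le2^n$, with equality if and only if all $m_j\le1$. Part (iii) restricts the extremal cases of Theorem~\ref{thm:main}.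

\begin{corollary}\label{cor:equality}
If $|R|=|G|/2^n$ in Theorem~\ref{thm:main}, then $H_1,\dots,H_n$ are pairwise distinct, all their indices are powers of $2$, and $R$ is a left coset of a subgroup $K$ of index $2^n$ with $K\le\bigcap_kH_k$.
\end{corollary}

\section{The method for one and two cosets}\label{sec:small}

The set $R$ has no useful structure of its own, so we do not count it directly. Each translate $xR$ has $|R|$ elements. If $t$ translates cover $G$, then $|G|\le t|R|$, and it suffices to cover $G$ by at most $2^n$ translates. We choose them greedily, each containing a point that the earlier ones miss, and we have to show that this process is short. Linear independence can bound its length: a function that is nonzero exactly on the new translate is not a linear combination of functions that vanish at the new point. What we need is a space of small dimension that contains such a function for every translate.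

The first candidates are the indicator functions $1_{xR}$, and they fail already for $n=1$. Let $R=G\setminus gH$ with $d=[G:H]\ge2$. The translates of $R$ are the complements of the $d$ cosets $C$ of $H$, with indicator functions $1-1_C$. These $d$ real functions are linearly independent: if $\sum_Ca_C(1-1_C)=0$, then evaluating on a coset $C$ gives $a_C=s$, where $s$ is the sum of all coefficients, so $s=ds$ and $s=0$. The dimension $d$ is not bounded in terms of $n$. But only the supports matter, not the values. Label the cosets of $H$ by distinct real numbers $c(C)$ and put $\varphi(y)=c(yH)$. The function $\varphi-c(C)$ vanishes exactly on $C$, and all these functions lie in the span of $1$ and $\varphi$, which has dimension at most $2$. For several cosets we multiply such functions, because a product vanishes exactly where one of its factors does.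

\begin{example}\label{ex:six}
Let $G=\mathbb Z/6$, $H_1=\{0,2,4\}$, $H_2=\{0,3\}$, and remove the cosets $1+H_1=\{1,3,5\}$ and $1+H_2=\{1,4\}$. Then $R=\{0,2\}$ and $x+R=\{x,x+2\}$. Label the cosets of $H_1$ by the residue $u(y)\in\{0,1\}$ of $y$ modulo $2$, and those of $H_2$ by the residue $v(y)\in\{0,1,2\}$ of $y$ modulo $3$. The translate $x+R$ is the complement of $(x+1+H_1)\cup(x+1+H_2)$, so we put $f_x=(u-u(x+1))(v-v(x+1))$. The values are as follows.
\[
\begin{array}{l|rrr|rrr}
y&0&2&4&1&3&5\\ \hline
u&0&0&0&1&1&1\\
v&0&2&1&1&0&2\\ \hline
f_0=(u-1)(v-1)&1&-1&0&0&0&0\\
f_2=(u-1)\,v&0&-2&-1&0&0&0\\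
f_4=(u-1)(v-2)&2&0&1&0&0&0\\
f_1=u\,(v-2)&0&0&0&-1&-2&0\\
f_3=u\,(v-1)&0&0&0&0&-1&1\\
f_5=u\,v&0&0&0&1&0&2
\end{array}
\]
Each $f_x$ is nonzero exactly on $\{x,x+2\}$, and all six lie in the span of the $2^2$ functions $1,u,v,uv$; the relations $f_2+f_4=2f_0$ and $f_1+f_5=2f_3$ can be read off the table. The indicator functions satisfy no relation: if $a1_{\{0,2\}}+b1_{\{2,4\}}+c1_{\{4,0\}}=0$, then $a+c=a+b=b+c=0$, so $a=b=c=0$, and translation by $1$ gives the odd points.

Choose in turn the translates by $0,2,1,3$. They contain the new points $0,4,1,5$. In a relation $af_0+bf_2+cf_1+df_3=0$, the point $5$ gives $d=0$, then the point $1$ gives $c=0$, the point $4$ gives $b=0$, and the point $0$ gives $a=0$. The four functions exhaust the available dimension. A point not yet covered would produce a fifth independent function, so the four translates must cover $G$, as they do. Fewer translates do not suffice, since the three even points need two translates and so do the three odd points. Thus the covering bound $2^n=4$ is attained here, although $|R|=2>6/4$.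
\end{example}

\section{Covering by translates of the complement}\label{sec:cover}

We separate the two ingredients of Example~\ref{ex:six}. The first, the greedy covering, has nothing to do with cosets. Let $R$ be a nonempty subset of a group $G$. Call a sequence $x_1,\dots,x_t$ in $G$ \emph{greedy} if
\[
x_jR\not\subseteq x_1R\cup\dots\cup x_{j-1}R\qquad\text{for } j=1,\dots,t,
\]
and \emph{complete} if $x_1R\cup\dots\cup x_tR=G$. Every sequence of length $1$ is greedy, since $R\neq\emptyset$. The \emph{support} of a function $f$ from $G$ to a field is the set $\{y:f(y)\ne0\}$.

\begin{lemma}\label{lem:greedy}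
Let $R\subseteq G$ be nonempty, let $\mathbb F$ be a field, and let $V$ be an $\mathbb F$-vector space of functions $G\to\mathbb F$ with $\dim V\le N<\infty$. Suppose that for every $x\in G$ there is $f_x\in V$ with support exactly $xR$.
\begin{enumerate}
\item[(a)] If $x_1,\dots,x_t$ is greedy, then $f_{x_1},\dots,f_{x_t}$ are linearly independent, and $t\le N$.
\item[(b)] Every greedy sequence is the beginning of a complete greedy sequence.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) For each $j$ pick $y_j\in x_jR\setminus\bigcup_{i<j}x_iR$. Then $f_{x_j}(y_j)\ne0$, because $f_{x_j}$ has no zero on $x_jR$, and $f_{x_i}(y_j)=0$ for $i<j$, because $f_{x_i}$ vanishes outside $x_iR$. Suppose $\sum_ia_if_{x_i}=0$ with not all $a_i$ zero, and let $j$ be the largest index with $a_j\ne0$. Evaluate at $y_j$. The terms with $i>j$ have $a_i=0$ and the terms with $i<j$ have $f_{x_i}(y_j)=0$, so $a_jf_{x_j}(y_j)=0$, a contradiction. Independent elements of $V$ number at most $N$.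

(b) Let $x_1,\dots,x_t$ be greedy and not complete, and let $y$ be a point outside $x_1R\cup\dots\cup x_tR$. Fix $\rho\in R$ and put $x_{t+1}=y\rho^{-1}$. Then $y\in x_{t+1}R$, so $x_1,\dots,x_{t+1}$ is greedy. By (a) the length cannot exceed $N$, so after finitely many such extensions the sequence is complete.
\end{proof}

The second ingredient is the space $V$. To remove $m$ cosets of the same subgroup we multiply $m$ factors $\varphi-c(C)$ with the same function $\varphi$. The product is a polynomial of degree $m$ in $\varphi$ and lies in the span of $1,\varphi,\dots,\varphi^m$. This is the source of the factor $m+1$.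

Let $G,H_j,\mathcal A_j,m_j,N,R$ be as in Theorem~\ref{thm:grouped}. Choose a field $\mathbb F$ and injective maps $c_j:G/H_j\to\mathbb F$. For finite $G$ we may take $\mathbb F=\mathbb R$. In general, let $\mathbb F$ be the field of rational functions over $\mathbb Q$ in indeterminates $t_C$, one for each left coset $C$ of one of the $H_j$, and put $c_j(C)=t_C$. Define $\varphi_j:G\to\mathbb F$ by $\varphi_j(y)=c_j(yH_j)$, and let $V$ be the $\mathbb F$-span of the functions
\begin{equation}\label{eq:monomials}
\varphi_1^{d_1}\cdots\varphi_r^{d_r},\qquad 0\le d_j\le m_j .
\end{equation}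
There are $N$ exponent vectors $(d_1,\dots,d_r)$, so $\dim V\le N$. If $C=gH_j$, then $xC=(xg)H_j$ is again a left coset of $H_j$, so $c_j(xC)$ is defined, and for $x\in G$ we can put
\[
f_x(y)=\prod_{j=1}^r\ \prod_{C\in\mathcal A_j}\bigl(\varphi_j(y)-c_j(xC)\bigr).
\]

\begin{lemma}\label{lem:functions}
For every $x\in G$ the function $f_x$ lies in $V$ and has support exactly $xR$.
\end{lemma}

\begin{proof}
Fix $x$. The polynomial $p_j(T)=\prod_{C\in\mathcal A_j}(T-c_j(xC))\in\mathbb F[T]$ has degree $m_j$, and its coefficients do not depend on $y$. Multiplying out $f_x=p_1(\varphi_1)\cdots p_r(\varphi_r)$ gives a linear combination of the functions \eqref{eq:monomials}, so $f_x\in V$.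

A product in a field is nonzero if and only if every factor is nonzero. Since $c_j$ is injective, the factor belonging to $C\in\mathcal A_j$ is nonzero at $y$ if and only if $yH_j\ne xC$. The only left coset of $H_j$ that contains $y$ is $yH_j$, so this means $y\notin xC$, that is, $x^{-1}y\notin C$. Hence $f_x(y)\ne0$ if and only if $x^{-1}y$ lies in none of the removed cosets, that is, $x^{-1}y\in R$, or $y\in xR$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:grouped}(i)]
By Lemma~\ref{lem:functions}, Lemma~\ref{lem:greedy} applies. It extends the sequence $x_1=1$ to a complete greedy sequence $x_1,\dots,x_t$, and $t\le N$. This is the covering statement.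

Let $\mu$ be a measure as in (i), defined on $\mathcal B\ni R$. All $x_iR$ lie in $\mathcal B$. The measure is subadditive, since $\mu(B\cup B')=\mu(B)+\mu(B'\setminus B)$ and $\mu(B'\setminus B)=\mu(B')-\mu(B'\cap B)\le\mu(B')$. Therefore
\[
1=\mu(G)\le\sum_{i=1}^t\mu(x_iR)=t\,\mu(R)\le N\mu(R).
\]
For finite $G$ the choice $\mu(B)=|B|/|G|$ gives $|R|\ge|G|/N$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Apply Theorem~\ref{thm:grouped}(i) with $r=n$ and $\mathcal A_k=\{g_kH_k\}$. Then all $m_k=1$ and $N=2^n$, so $|R|\ge|G|/2^n$. Example~\ref{ex:cube} shows that the constant is best possible for every $n$.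
\end{proof}

\begin{remark}
That the removed sets are cosets enters at one point: left multiplication by $x$ permutes the left cosets of $H_j$. So one function $\varphi_j$ detects every translate of every coset in $\mathcal A_j$, and $V$ does not depend on $x$. The hypothesis $R\ne\emptyset$ is used in Lemma~\ref{lem:greedy}(b), to find a translate through an uncovered point. The finiteness of the $m_j$ makes $f_x$ a finite product and $V$ finite-dimensional; neither $|G|$ nor the indices $[G:H_j]$ have to be finite for the covering statement.
\end{remark}

\section{Chains of subgroups}\label{sec:sharp}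

For a single subgroup the bound $1/(m+1)$ is attained by removing all cosets but one of a subgroup $K_1$ of index $m+1$. What remains can be taken to be the group $K_1$ itself, and we can repeat the step inside it. This is the construction in (ii).

\begin{proof}[Proof of Theorem~\ref{thm:grouped}(ii)]
The group $K_{j-1}$ is the disjoint union of $[K_{j-1}:K_j]=m_j+1$ left cosets of $K_j$, one of which is $K_j$. So $\mathcal A_j$ consists of $m_j$ cosets with union $K_{j-1}\setminus K_j$. The union of the sets $K_{j-1}\setminus K_j$ over $j=1,\dots,r$ is $K_0\setminus K_r=G\setminus K$, so $R=K$. Indices multiply along a chain, so $[G:K]=\prod_j(m_j+1)=N$ and $|R|=|G|/N$. For given $m_1,\dots,m_r\ge1$ such a chain exists: take $G=\prod_{j=1}^r\mathbb Z/(m_j+1)$ and $K_j=\{v:v_1=\dots=v_j=0\}$.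
\end{proof}

With all $m_j=1$ this gives extremal families for Theorem~\ref{thm:main} that differ from Example~\ref{ex:cube}. In $G=\mathbb Z/2^n$, the residue classes $2^{j-1}$ modulo $2^j$ for $j=1,\dots,n$ cover everything except $0$. Here the subgroups are nested and have indices $2,4,\dots,2^n$, while in Example~\ref{ex:cube} all indices are $2$.

\section{The case of equality}\label{sec:equality}

The bound $|G|\le N|R|$ came from two inequalities, $|G|\le t|R|$ and $t\le\dim V\le N$. If $|R|=|G|/N$, both are equalities for \emph{every} complete greedy sequence. The first says that the translates tile $G$, and the freedom in choosing the sequence turns this into the subgroup property. The second says that the functions $f_{x_i}$ form a basis of $V$, and this gives $K\le H_j$. The second equality is needed: the inclusion does not follow from $R$ being a subgroup. In $\mathbb Z/4$, remove the coset $\{1,3\}$ of $H_1=\{0,2\}$ and the coset $\{1\}$ of $H_2=\{0\}$; then $R=\{0,2\}$ is a subgroup not contained in $H_2$, and $|R|=2>|G|/N=1$.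

\begin{proof}[Proof of Theorem~\ref{thm:grouped}(iii)]
Choose $g\in R$. Replacing every removed coset $C$ by $g^{-1}C$ replaces $R$ by $g^{-1}R$ and leaves the $H_j$, the $m_j$ and $|R|$ unchanged. So we may assume $1\in R$, and we show that $R$ is a subgroup $K$ with the stated properties. We keep $V$, $\varphi_j$ and $f_x$ from Section~\ref{sec:cover}.

\emph{Complete greedy sequences are tilings.} Let $x_1,\dots,x_t$ be complete and greedy. Then $t\le N$ by Lemma~\ref{lem:greedy}(a), and
\[
N|R|=|G|\le\sum_{i=1}^t|x_iR|=t|R| .
\]
Hence $t=N$ and $|G|=\sum_i|x_iR|$. Since $G$ is finite and the sets $x_iR$ cover it, they are pairwise disjoint.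

\emph{$R$ is a subgroup.} Let $x\in G$ with $xR\ne R$. Since $|xR|=|R|<\infty$, we have $xR\not\subseteq R$, so the sequence $1,x$ is greedy. By Lemma~\ref{lem:greedy}(b) it is the beginning of a complete greedy sequence, whose translates are disjoint; so $xR\cap R=\emptyset$. Thus for every $x\in G$ either $xR=R$ or $xR\cap R=\emptyset$. If $x\in R$, then $x=x\cdot1\in xR\cap R$, so $xR=R$. Hence $R$ is closed under multiplication. A nonempty subset of a finite group that is closed under multiplication is a subgroup, because it contains all positive powers of each of its elements, among them the identity and the inverse. Write $K=R$; its index is $|G|/|R|=N$.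

\emph{Functions in $V$ are constant on left cosets of $K$.} Fix a complete greedy sequence $x_1,\dots,x_N$. The sets $x_iK$ are disjoint and cover $G$, so they are all the left cosets of $K$. The $N$ functions $f_{x_i}\in V$ are linearly independent and $\dim V\le N$, so they form a basis of $V$. The constant function $1$ lies in $V$ (take all $d_j=0$ in \eqref{eq:monomials}), so $1=\sum_ia_if_{x_i}$ for some $a_i\in\mathbb F$. On $x_iK$ all $f_{x_l}$ with $l\ne i$ vanish, which leaves $a_if_{x_i}=1$ there. So $a_i\neq0$, and $f_{x_i}$ equals the constant $a_i^{-1}$ on $x_iK$ and $0$ on the other cosets. Each basis function is constant on each left coset of $K$, and therefore so is every function in $V$.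

\emph{$K\le H_j$ if $m_j\ge1$.} In this case $\varphi_j\in V$ (take $d_j=1$ and the other exponents $0$), so $\varphi_j$ is constant on $K$. For $k\in K$ we get $c_j(kH_j)=\varphi_j(k)=\varphi_j(1)=c_j(H_j)$. Injectivity of $c_j$ gives $kH_j=H_j$, that is, $k\in H_j$. Finally, $N=[G:K]=[G:H_j]\,[H_j:K]$, so $[G:H_j]$ divides $N$.
\end{proof}

The condition $m_j\ge1$ cannot be dropped, since for $m_j=0$ the subgroup $H_j$ plays no role in $R$ or $N$.

\begin{proof}[Proof of Corollary~\ref{cor:equality}]
Apply Theorem~\ref{thm:grouped}(iii) with $r=n$, $\mathcal A_k=\{g_kH_k\}$ and $N=2^n$. It gives $R=gK$ with $[G:K]=2^n$ and $K\le H_k$ for all $k$, and each $[G:H_k]$ divides $2^n$.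

Suppose that two of the $H_k$ are equal. Let $L_1,\dots,L_r$ be the distinct subgroups among $H_1,\dots,H_n$, so $r<n$, and let $m_j\ge1$ be the number of distinct cosets of $L_j$ among $g_1H_1,\dots,g_nH_n$. Then $\sum_jm_j\le n$. Put $N'=\prod_j(m_j+1)$. If $\sum_jm_j<n$, then \eqref{eq:binom} gives $N'\le2^{\sum_jm_j}<2^n$. If $\sum_jm_j=n$, then some $m_j\ge2$ because $r<n$; the inequality \eqref{eq:binom} is strict for this $m_j$, and again $N'<2^n$. In both cases Theorem~\ref{thm:grouped}(i), applied to the grouped family, gives $|R|\ge|G|/N'>|G|/2^n$, a contradiction.
\end{proof}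

Theorem~\ref{thm:grouped}(iii) and Corollary~\ref{cor:equality} determine the shape of the complement in the extremal case and restrict the subgroups $H_j$. We do not claim a complete classification of the extremal families of cosets.

\begin{thebibliography}{1}

\bibitem{problem}
\texttt{http://link.springer.com/article/10.1007/s10801-021-01079-x},
doi:10.1007/s10801-021-01079-x.

\end{thebibliography}
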